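\title{Iterated ultrapowers of the hyperfinite $\mathrm{II}_1$ factor\\ and selective ultrafilters}

\begin{abstract}
Let $R$ be the hyperfinite $\mathrm{II}_1$ factor. We consider the statement that for every free ultrafilter $\omega$ on $\mathbb N$ there are free ultrafilters $\mathcal U,\mathcal V$ on $\mathbb N$ such that the iterated tracial ultrapower $(R^{\mathcal U})^{\mathcal V}$ embeds into $R^\omega$, and we show that it is independent of ZFC. Under the Continuum Hypothesis an embedding exists for all $\omega,\mathcal U,\mathcal V$. Under the covering property axiom $\mathrm{CPA}_{\mathrm{cube}}$, which holds in the iterated perfect set model, there is not even a nonzero $*$-homomorphism $(R^{\mathcal U})^{\mathcal V}\to R^\omega$ when $\omega$ is selective. The proof encodes membership in an ultrafilter by anticommutation relations, and recovers a Rudin--Keisler map from a homomorphism by a Walsh expansion.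
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question}

A \emph{tracial von Neumann algebra} is a von Neumann algebra $M$ with a faithful normal tracial state $\tau$. Besides the operator norm it carries the norm $\|x\|_2=\tau(x^*x)^{1/2}$, and $\|xy\|_2\le\|x\|\,\|y\|_2$, $\|xy\|_2\le\|x\|_2\|y\|$. A \emph{$\mathrm{II}_1$ factor} is an infinite-dimensional tracial von Neumann algebra with center $\mathbb C1$. The \emph{hyperfinite} $\mathrm{II}_1$ factor $R$ is the von Neumann algebra generated by $\bigotimes_{\mathbb N}M_2(\mathbb C)$ in the GNS representation of its tracial state. About $R$ we use only that it is a $\mathrm{II}_1$ factor and that it is separable in $\|\cdot\|_2$.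

Let $\mathcal W$ be an ultrafilter on a countable set $I$. A property holds for \emph{$\mathcal W$-most} $i$ if the set of $i$ with the property belongs to $\mathcal W$. Every bounded family $(t_i)_{i\in I}$ of complex numbers has a limit $\lim_{i\to\mathcal W}t_i$. If $M_i$ ($i\in I$) are tracial von Neumann algebras, the \emph{tracial ultraproduct} $\prod_{\mathcal W}M_i$ is the quotient of the $C^*$-algebra of norm-bounded families $(x_i)$, $x_i\in M_i$, by the closed ideal of families with $\lim_{i\to\mathcal W}\|x_i\|_2=0$. The class of $(x_i)$ is written $[x_i]$, and the quotient carries the faithful tracial state $[x_i]\mapsto\lim_{i\to\mathcal W}\tau(x_i)$, again denoted by $\tau$. When all $M_i$ equal $N$ we obtain the \emph{ultrapower} $N^{\mathcal W}$. An ultrapower of a $\mathrm{II}_1$ factor is a $\mathrm{II}_1$ factor, so the construction can be repeated: $(N^{\mathcal U})^{\mathcal V}$ is the ultrapower of $N^{\mathcal U}$ along $\mathcal V$. An \emph{embedding} is an injective, unital, trace-preserving $*$-homomorphism.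

The following was posed as Question~2 of \cite{MO}.

\begin{quote}
\textbf{Question.} Is it true that for every free ultrafilter $\omega$ on $\mathbb N$ there are free ultrafilters $\mathcal U$ and $\mathcal V$ on $\mathbb N$, which may depend on $\omega$, such that $(R^{\mathcal U})^{\mathcal V}$ embeds into $R^\omega$?
\end{quote}

With one ultrapower in place of two there is nothing to ask, since $R^\omega$ embeds into itself. With two, a first look suggests the answer yes. The traces of words in finitely many elements of $(R^{\mathcal U})^{\mathcal V}$ are limits of limits of such traces in $R$, hence limits of such traces in $R$, and $R^\omega$ is built to realize these limits. This argument can be pushed up to $\aleph_1$ elements (Proposition~\ref{prop:aleph1}). An embedding, however, has to handle $\mathfrak c=2^{\aleph_0}$ elements at once, and the argument reaches that far only when $\mathfrak c=\aleph_1$.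

There is also a direct construction. For a map $\iota\colon\mathbb N\to I$ let $\iota_*\omega=\{S\subseteq I:\iota^{-1}(S)\in\omega\}$, an ultrafilter on $I$; pushforwards between other index sets are defined in the same way. We write $\mathcal W\le_{RK}\omega$ (the \emph{Rudin--Keisler order}) if $\mathcal W=\iota_*\omega$ for some $\iota$. Constant maps show that principal ultrafilters lie below every ultrafilter. If $\mathcal W=\iota_*\omega$, reindexing along $\iota$ embeds $R^{\mathcal W}$ into $R^\omega$, and $(R^{\mathcal U})^{\mathcal V}$ is the ultrapower of $R$ along a product ultrafilter $\mathcal U\otimes\mathcal V$ on $\mathbb N^2$ (Section~\ref{sec:prelim}). So the question has a positive answer for every $\omega$ that lies above some product. A free ultrafilter $\omega$ on $\mathbb N$ is \emph{selective} (or \emph{Ramsey}) if for every coloring of the two-element subsets of $\mathbb N$ with two colors there is a set in $\omega$ all of whose two-element subsets have the same color. No product lies below a selective ultrafilter (Lemma~\ref{lem:selective}). For selective $\omega$ and $\mathfrak c>\aleph_1$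 both constructions are therefore unavailable, and this is where we look for a negative answer.

\subsection{Results}

We identify the cardinals $\aleph_1,\aleph_2$ with the first ordinals of these cardinalities, and $\mathbb N$ contains $0$.

\begin{theorem}\label{thm:CH}
Assume the Continuum Hypothesis. For all free ultrafilters $\omega,\mathcal U,\mathcal V$ on $\mathbb N$, the algebra $(R^{\mathcal U})^{\mathcal V}$ embeds into $R^\omega$.
\end{theorem}

The negative result uses the covering property axiom $\mathrm{CPA}_{\mathrm{cube}}$, stated in Section~\ref{sec:cubes}; it includes $\mathfrak c=\aleph_2$.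

\begin{theorem}\label{thm:no}
It is consistent with ZFC that $\mathfrak c=\aleph_2$ and that there is a free ultrafilter $\omega$ on $\mathbb N$ such that for no free ultrafilters $\mathcal U,\mathcal V$ on $\mathbb N$ does $(R^{\mathcal U})^{\mathcal V}$ embed into $R^\omega$. More precisely, under $\mathrm{CPA}_{\mathrm{cube}}$ every selective $\omega$ has this property.
\end{theorem}

The Continuum Hypothesis holds in the constructible universe $L$. Theorems~\ref{thm:CH} and~\ref{thm:no} thus answer the Question as follows: \emph{if ZFC is consistent, it neither proves nor refutes a positive answer.}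

Theorem~\ref{thm:no} comes from a partial converse to the reindexing construction: under $\mathrm{CPA}_{\mathrm{cube}}$ a homomorphism from $N^{\mathcal W}$ into an ultraproduct along a selective $\omega$ forces many quotients of $\mathcal W$ to lie below $\omega$.

\begin{theorem}\label{thm:main}
Assume $\mathrm{CPA}_{\mathrm{cube}}$. Let $\omega$ be a selective ultrafilter, $\mathcal W$ a free ultrafilter on a countable set $I$, $N$ a $\mathrm{II}_1$ factor, and $M_k$ $(k\in\mathbb N)$ tracial von Neumann algebras that are separable in $\|\cdot\|_2$. Suppose that there is a nonzero $*$-homomorphism $\Phi\colon N^{\mathcal W}\to\prod_\omega M_k$, not assumed unital, normal or trace preserving. Then for every $d\colon I\to\mathbb N$ with $\lim_{i\to\mathcal W}d(i)=\infty$ there is a nondecreasing unbounded $K\colon\mathbb N\to\mathbb N$ such that $\kappa_*\mathcal W\le_{RK}\omega$ for every $\kappa\colon I\to\mathbb N$ with $\kappa\le K\circ d$.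
\end{theorem}

Here $\lim_{i\to\mathcal W}d(i)=\infty$ means that for each $n$ we have $d(i)\ge n$ for $\mathcal W$-most $i$.

\begin{corollary}\label{cor:product}
Assume $\mathrm{CPA}_{\mathrm{cube}}$. If $\omega$ is selective, then for all free ultrafilters $\mathcal U,\mathcal V$ on $\mathbb N$, every $\mathrm{II}_1$ factor $N$ and all $M_k$ as in Theorem~\ref{thm:main}, there is no nonzero $*$-homomorphism $(N^{\mathcal U})^{\mathcal V}\to\prod_\omega M_k$.
\end{corollary}

\subsection{Outline of the method}

To each subset $s$ of $\mathbb N$ we attach a unitary $b_s\in N^{\mathcal W}$, and to a map $\kappa$ a unitary $a$ that anticommutes with $b_s$ when $s\in\kappa_*\mathcal W$ and commutes with it otherwise. A homomorphism $\Phi$ preserves these relations, so the $k$-th coordinates of representing sequences of $\Phi(a)$ and $\Phi(b_s)$ give a guess $\zeta_k(s)\in\{0,1\}$ as to whether $s\in\kappa_*\mathcal W$, and the guess is right for $\omega$-most $k$ (Section~\ref{sec:coding}). If the guesses depend on $s$ in a Borel way, their Walsh coefficients single out one point $\iota(k)\in\mathbb N$ for each $k$,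 and $\iota_*\omega=\kappa_*\mathcal W$ (Section~\ref{sec:borel}). This is the model case; it needs no axiom. In general the representing sequences of the $\Phi(b_s)$ are chosen with no regularity. The axiom $\mathrm{CPA}_{\mathrm{cube}}$ supplies a substitute, a continuous map on an infinite product of Cantor sets, and two fusion lemmas adapt the model case to it (Sections~\ref{sec:cubes} and~\ref{sec:main}). Section~\ref{sec:products} treats product ultrafilters. Everything except the last step of the proof of Theorem~\ref{thm:main} takes place in ZFC.

\section{Ultrafilters and ultrapowers}\label{sec:prelim}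

\begin{lemma}\label{lem:lift}
Let $\pi\colon A\to B$ be a surjective $*$-homomorphism of unital $C^*$-algebras and $x\in B$ with $\|x\|\le 1$. Then $x=\pi(y)$ for some $y\in A$ with $\|y\|\le1$.
\end{lemma}

\begin{proof}
Take any $y_0$ with $\pi(y_0)=x$, let $f(t)=\min(1,t^{-1/2})$ for $t>0$, $f(0)=1$, and put $y=y_0f(y_0^*y_0)$. Then $\|y\|^2=\|y_0^*y_0f(y_0^*y_0)^2\|\le1$ because $tf(t)^2\le1$, and $\pi(y)=xf(x^*x)=x$ because $f=1$ on the spectrum of $x^*x$.
\end{proof}

In particular the unit ball of $\prod_{\mathcal W}M_i$ consists of the classes $[x_i]$ with $\|x_i\|\le1$ for all $i$.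

\begin{lemma}\label{lem:reindex}
If $\mathcal W=\iota_*\omega$, then $[a_i]\mapsto[a_{\iota(k)}]$ is an embedding $N^{\mathcal W}\to N^\omega$.
\end{lemma}

\begin{proof}
If $t$ is a bounded family on $I$ with $\lim_{\mathcal W}t=L$, then $\{i:|t_i-L|<\varepsilon\}\in\iota_*\omega$ says that $|t_{\iota(k)}-L|<\varepsilon$ for $\omega$-most $k$. So $\lim_{k\to\omega}t_{\iota(k)}=\lim_{i\to\mathcal W}t_i$. Applied to $t_i=\|a_i\|_2$ this shows that the map is well defined and injective; applied to $t_i=\tau(a_i)$ it shows that the map preserves the trace.
\end{proof}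

For free ultrafilters $\mathcal U,\mathcal V$ on $\mathbb N$ define the \emph{product} $\mathcal U\otimes\mathcal V$ on $\mathbb N^2$ by
\[
E\in\mathcal U\otimes\mathcal V\iff\bigl\{y:\{x:(x,y)\in E\}\in\mathcal U\bigr\}\in\mathcal V .
\]
It is an ultrafilter, because the quantifiers ``for $\mathcal U$-most $x$'' and ``for $\mathcal V$-most $y$'' commute with negation and conjunction, and it is free. The two coordinates play different roles: for every $\theta\colon\mathbb N\to\mathbb N$ tending to infinity, however slowly, the set $\{(x,y):y\le\theta(x)\}$ belongs to $\mathcal U\otimes\mathcal V$, since each of its sections at fixed $y$ is cofinite.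

\begin{lemma}\label{lem:iterate}
There is a trace-preserving isomorphism $(N^{\mathcal U})^{\mathcal V}\cong N^{\mathcal U\otimes\mathcal V}$.
\end{lemma}

\begin{proof}
Let $t$ be a bounded family on $\mathbb N^2$ and $L=\lim_{y\to\mathcal V}\lim_{x\to\mathcal U}t_{x,y}$. For $\mathcal V$-most $y$ the inner limit is within $\varepsilon$ of $L$, and for such $y$ we have $|t_{x,y}-L|<\varepsilon$ for $\mathcal U$-most $x$. Hence $\lim_{\mathcal U\otimes\mathcal V}t=L$. Consider the $*$-homomorphism $\ell^\infty(\mathbb N^2,N)\to(N^{\mathcal U})^{\mathcal V}$ that sends $(a_{x,y})$ to the class along $\mathcal V$ of the sequence $y\mapsto[(a_{x,y})_x]$. It is onto: given a bounded sequence $(A_y)$ in $N^{\mathcal U}$, Lemma~\ref{lem:lift} lifts each $A_y$ to a sequence $(a_{x,y})_x$ bounded by $\|A_y\|$. By the formula for limits, the trace of the image of $a$ is $\lim_{\mathcal U\otimes\mathcal V}\tau(a_{x,y})$, and the kernel is $\{a:\lim_{\mathcal U\otimes\mathcal V}\|a_{x,y}\|_2=0\}$.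
\end{proof}

\begin{remark}\label{rem:good}
By Lemmas~\ref{lem:reindex} and~\ref{lem:iterate}, $(R^{\mathcal U})^{\mathcal V}$ embeds into $R^\omega$ whenever $\mathcal U\otimes\mathcal V\le_{RK}\omega$. This applies to the image $\omega$ of $\mathcal U\otimes\mathcal V$ under a bijection $\mathbb N^2\to\mathbb N$. So in ZFC some free $\omega$ always admit a pair $\mathcal U,\mathcal V$, and the conclusion of Theorem~\ref{thm:no} cannot hold for all $\omega$.
\end{remark}

Selectivity will be used through part (a) of the next lemma. It lets us run a recursive construction in which the $n$-th step demands that the next integer lie in an $\omega$-large set depending on the integers chosen so far, and still end up with a set in $\omega$.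

\begin{lemma}\label{lem:selective}
Let $\omega$ be selective.
\begin{itemize}
\item[(a)] If $G_\sigma\in\omega$ for every finite increasing sequence $\sigma$ in $\mathbb N$, including the empty one, then there is $X=\{k_0<k_1<\cdots\}\in\omega$ with $k_n\in G_{(k_0,\dots,k_{n-1})}$ for all $n$.
\item[(b)] Every function on $\mathbb N$ is constant or injective on some member of $\omega$.
\item[(c)] $\mathcal U\otimes\mathcal V\not\le_{RK}\omega$ for all free ultrafilters $\mathcal U,\mathcal V$ on $\mathbb N$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Let $H_m\in\omega$ be the intersection of the finitely many $G_\sigma$ with all entries of $\sigma$ at most $m$. Color a pair $m<k$ according to whether $k\in H_m$, and let $X'\in\omega$ be homogeneous. For $m=\min X'$ the set $H_m\cap X'$ is in $\omega$, hence infinite, so it contains some $k>m$; the color of $X'$ is therefore ``$k\in H_m$''. Put $X=X'\cap G_\emptyset$. Then $k_0\in G_\emptyset$ and $k_{n+1}\in H_{k_n}\subseteq G_{(k_0,\dots,k_n)}$.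

(b) Color a pair according to whether the values at its two points agree.

(c) Suppose $\iota_*\omega=\mathcal U\otimes\mathcal V$ and let $\mathrm{pr}(x,y)=y$. By (b), $\mathrm{pr}\circ\iota$ is constant or injective on some $X\in\omega$. Then $\mathrm{pr}$ is constant or injective on $E=\iota[X]$, and $E\in\mathcal U\otimes\mathcal V$ because $\iota^{-1}(E)\supseteq X$. The set of $y$ for which the section $\{x:(x,y)\in E\}$ lies in $\mathcal U$ belongs to $\mathcal V$, so it is infinite, and $\mathrm{pr}$ is not constant on $E$. Each such section is infinite, so $\mathrm{pr}$ is not injective on $E$.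
\end{proof}

\section{Embeddings under the Continuum Hypothesis}\label{sec:CH}

The proof of Theorem~\ref{thm:CH} is a saturation argument from the model theory of metric structures. Tracial von Neumann algebras are metric structures in a countable language whose metric ultrapowers are the tracial ultrapowers \cite{FHS}, and ultrapowers along free ultrafilters on $\mathbb N$ are $\aleph_1$-saturated \cite{BBHU}. We write out the small part of this theory that we need.

We want to choose images $b_\xi$ of elements $a_\xi$ one at a time. Matching traces of words in the elements treated so far is not a strong enough inductive hypothesis: it says nothing about the existence of a suitable next element. The hypothesis must therefore also cover expressions with the quantifier $\inf$. The set of \emph{formulas} is the smallest set that contains $\operatorname{Re}\tau(w)$ and $\operatorname{Im}\tau(w)$ for every word $w$ in the letters $x_n,x_n^*$ ($n\in\mathbb N$), and that contains $|\varphi-q|$ for $q\in\mathbb Q$, $\max(\varphi,\psi)$ and $\inf_{x_n}\varphi$ whenever it contains $\varphi$ and $\psi$. There are countably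 many formulas, and variables may be renamed freely. If $A$ is a $C^*$-algebra with a tracial state and the free variables of $\varphi$ are assigned elements $\bar a$ of the unit ball of $A$, the value $\varphi^A(\bar a)\in\mathbb R$ is defined by recursion, the infima ranging over the unit ball of $A$. By induction, $|\varphi^A(\bar a)|$ is bounded by a constant depending only on $\varphi$.

\begin{lemma}[{\L}o\'s's theorem]\label{lem:los}
Let $\mathcal W$ be an ultrafilter on a countable set $I$, $\varphi$ a formula, and $\bar a_i$ $(i\in I)$ tuples in the unit ball of $R$. Then $\varphi^{R^{\mathcal W}}([\bar a_i])=\lim_{i\to\mathcal W}\varphi^R(\bar a_i)$.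
\end{lemma}

\begin{proof}
Induction on $\varphi$. For traces of words this is the definition of the trace, and limits along $\mathcal W$ commute with $|\cdot-q|$ and $\max$. Let $\varphi=\inf_x\psi$. Every element of the unit ball of $R^{\mathcal W}$ is $[x_i]$ with $\|x_i\|\le1$ (Lemma~\ref{lem:lift}), and $\psi^{R^{\mathcal W}}([x_i],[\bar a_i])=\lim\psi^R(x_i,\bar a_i)\ge\lim\varphi^R(\bar a_i)$. Conversely, choosing $x_i$ with $\psi^R(x_i,\bar a_i)\le\varphi^R(\bar a_i)+\varepsilon$ gives $\varphi^{R^{\mathcal W}}([\bar a_i])\le\lim\varphi^R(\bar a_i)+\varepsilon$.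
\end{proof}

\begin{proposition}\label{prop:aleph1}
Let $\omega$ be a free ultrafilter on $\mathbb N$ and $\mathcal W$ an ultrafilter on a countable set. Every unital $*$-subalgebra of $M=R^{\mathcal W}$ generated by at most $\aleph_1$ elements embeds into $R^\omega$.
\end{proposition}

\begin{proof}
List the generators, scaled into the unit ball and repeated if necessary, as $(a_\xi)_{\xi<\aleph_1}$. We choose $b_\xi=[b_{\xi,k}]$ in the unit ball of $R^\omega$, with $\|b_{\xi,k}\|\le1$, so that for every $\xi$
\begin{equation}\label{eq:elementary}
\varphi^M(a_{\eta_1},\dots,a_{\eta_n})=\varphi^{R^\omega}(b_{\eta_1},\dots,b_{\eta_n})\quad\text{for all formulas }\varphi\text{ and all }\eta_1,\dots,\eta_n<\xi.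
\end{equation}
For $\xi=0$ this concerns formulas without free variables, and both sides equal $\varphi^R$ by Lemma~\ref{lem:los}. At limit ordinals there is nothing to do. Suppose \eqref{eq:elementary} holds for $\xi$; we find $b_\xi$. Since $\xi$ is countable, we can list as $(\varphi_j,\bar\eta_j)_{j\ge1}$ all pairs of a formula $\varphi_j(x,\bar y)$ and a tuple $\bar\eta_j$ of ordinals below $\xi$ of the length of $\bar y$. Put $r_j=\varphi_j^M(a_\xi,a_{\bar\eta_j})$, and choose rationals $q_{j,n}$ with $|q_{j,n}-r_j|<1/n$. For $n\ge1$ consider the formula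
\[
\theta_n=\inf_x\ \max_{1\le j\le n}\,|\varphi_j(x,\bar y_j)-q_{j,n}|
\]
with disjoint tuples of variables $\bar y_1,\dots,\bar y_n$. In $M$, at $\bar y_j=a_{\bar\eta_j}$, its value is below $1/n$, as the choice $x=a_\xi$ shows. By \eqref{eq:elementary} its value in $R^\omega$ at $\bar y_j=b_{\bar\eta_j}$ is below $1/n$, and by Lemma~\ref{lem:los} the set $X_n$ of all $k\ge n$ such that the value in $R$ at $\bar y_j=b_{\bar\eta_j,k}$ is below $1/n$ belongs to $\omega$; the condition $k\ge n$ is allowed because $\omega$ is free. For $k\in X_1$ let $n(k)$ be the largest $n$ with $k\in X_n$, which exists since $n\le k$, and choose $b_{\xi,k}$ in the unit ball of $R$ with $|\varphi_j^R(b_{\xi,k},b_{\bar\eta_j,k})-q_{j,n(k)}|<1/n(k)$ for all $j\le n(k)$. Put $b_{\xi,k}=0$ for $k\notin X_1$. For $n\ge j$ and $k\in X_1\cap X_n$ we have $n(k)\ge n$, so $|\varphi_j^R(b_{\xi,k},b_{\bar\eta_j,k})-r_j|<2/n$. Lemma~\ref{lem:los} gives $\varphi_j^{R^\omega}(b_\xi,b_{\bar\eta_j})=r_j$ for all $j$. After identifying the variables to which $a_\xi$ is assigned, this is \eqref{eq:elementary} for $\xi+1$.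

By \eqref{eq:elementary} for words and by linearity, $\tau(p(\bar a))=\tau(p(\bar b))$ for every noncommutative $*$-polynomial $p$ with complex coefficients (constant term allowed) and corresponding tuples $\bar a,\bar b$. Applied to $(p-p')^*(p-p')$ this gives $\|p(\bar a)-p'(\bar a)\|_2=\|p(\bar b)-p'(\bar b)\|_2$. Hence $p(\bar a)\mapsto p(\bar b)$ is well defined and injective, and it is a unital trace-preserving $*$-homomorphism.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:CH}]
By Lemma~\ref{lem:iterate}, $(R^{\mathcal U})^{\mathcal V}\cong R^{\mathcal U\otimes\mathcal V}$. As a separable metric space under $\|\cdot\|_2$, $R$ has at most $\mathfrak c$ elements, so $R^{\mathcal U\otimes\mathcal V}$ has at most $\mathfrak c^{\aleph_0}=\mathfrak c=\aleph_1$ elements. Apply Proposition~\ref{prop:aleph1} with all elements as generators.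
\end{proof}

Proposition~\ref{prop:aleph1} is a theorem of ZFC. An obstruction to embedding must therefore involve more than $\aleph_1$ elements of $(R^{\mathcal U})^{\mathcal V}$. The next section introduces the family of $\mathfrak c$ elements that we use.

\section{Reading an ultrafilter from commutators}\label{sec:coding}

Let $\mathcal C=2^{\mathbb N}$ be the Cantor space. We identify a point $s\in\mathcal C$ with the subset $\{n:s(n)=1\}$ of $\mathbb N$, so an ultrafilter on $\mathbb N$ is a subset of $\mathcal C$. We write $2^n=\{0,1\}^n$ and $s|n\in2^n$ for the first $n$ digits of $s$. Throughout this section $\omega$ is a free ultrafilter on $\mathbb N$, and $\mathcal W,I,N,M_k,\Phi,d$ are as in Theorem~\ref{thm:main}.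

A $*$-homomorphism preserves algebraic relations and nothing else that we may rely on. We therefore want a relation between two elements that has two alternatives, far apart in $\|\cdot\|_2$, and that can be prescribed independently for many elements. Commutation and anticommutation of unitaries serve. A $\mathrm{II}_1$ factor contains a unital copy of every matrix algebra, since it has projections of every trace in $[0,1]$ and projections of equal trace are equivalent. For each $n$ fix a unital copy of $\bigotimes_{t\in2^n}M_2(\mathbb C)$ in $N$. Let
\[
\mathsf z=\begin{pmatrix}1&0\\0&-1\end{pmatrix},\qquad \mathsf x=\begin{pmatrix}0&1\\1&0\end{pmatrix},\qquad \mathsf x\mathsf z=-\mathsf z\mathsf x .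
\]
For $t\in2^n$ let $b_t$ be $\mathsf z$ in the tensor factor $t$ and $1$ in the others. For $c\colon2^n\to\{0,1\}$ let $a_c$ be $\mathsf x$ in the factors $t$ with $c(t)=1$ and $1$ in the others. These are self-adjoint unitaries, and
\begin{equation}\label{eq:pauli}
a_cb_t=(-1)^{c(t)}\,b_ta_c\qquad(t\in2^n).
\end{equation}
For $n=1$ we have $b_0=\mathsf z\otimes1$, $b_1=1\otimes\mathsf z$, and the four functions $c$ give $1\otimes1$, $\mathsf x\otimes1$, $1\otimes\mathsf x$, $\mathsf x\otimes\mathsf x$, which anticommute with none, the first, the second, and both of $b_0,b_1$.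

For $s\in\mathcal C$ put $b_s=[b_{s|d(i)}]\in N^{\mathcal W}$. A \emph{test} is a family $c=(c_i)_{i\in I}$ of functions $c_i\colon2^{d(i)}\to\{0,1\}$; put $a_c=[a_{c_i}]\in N^{\mathcal W}$. The test $c$ \emph{accepts} $s$ if $c_i(s|d(i))=1$ for $\mathcal W$-most $i$, and \emph{rejects} $s$ otherwise. By \eqref{eq:pauli}, and because a family may be changed off a member of $\mathcal W$ without changing its class, the self-adjoint unitaries $a_c$ and $b_s$ anticommute if $c$ accepts $s$ and commute if $c$ rejects $s$.

\begin{example}\label{ex:digit}
Let $\kappa\colon I\to\mathbb N$ satisfy $\kappa(i)<d(i)$ for $\mathcal W$-most $i$. Let $c_i(t)=t(\kappa(i))$ if $\kappa(i)<d(i)$ and $c_i=0$ otherwise. Then $c$ accepts $s$ if and only if $\kappa(i)\in s$ for $\mathcal W$-most $i$, that is, if and only if $s\in\kappa_*\mathcal W$.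
\end{example}

Now we pass to the target. Let $B_k$ be the operator-norm unit ball of $M_k$ with the metric given by $\|\cdot\|_2$. The unit ball of a tracial von Neumann algebra is complete in this metric, and $B_k$ is separable by hypothesis. So $Z=\prod_kB_k$ is a Polish space, that is, a separable completely metrizable space. A $*$-homomorphism of $C^*$-algebras is contractive, so by Lemma~\ref{lem:lift} we can choose representing sequences $F(s)\in Z$ of $\Phi(b_s)$ for $s\in\mathcal C$ and $A^c\in Z$ of $\Phi(a_c)$ for every test $c$. We call $F\colon\mathcal C\to Z$ a \emph{lifting}. Put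
\[
\psi^c_k(z)=\|A^c_kz_k-z_kA^c_k\|_2\qquad(z\in Z).
\]
This function is continuous on $Z$, since $|\psi^c_k(z)-\psi^c_k(z')|\le2\|z_k-z_k'\|_2$. Finally let $\gamma=\|\Phi(1)\|_2$. If $\Phi(1)=0$ then $\Phi(x)=\Phi(1)\Phi(x)=0$ for all $x$; so $\gamma>0$.

\begin{lemma}\label{lem:coding}
For every test $c$ and every $s\in\mathcal C$, the limit $\lim_{k\to\omega}\psi_k^c(F(s))$ equals $2\gamma$ if $c$ accepts $s$ and $0$ if $c$ rejects $s$.
\end{lemma}

\begin{proof}
The limit is $\|\Phi(a_cb_s-b_sa_c)\|_2$. If $c$ rejects $s$ this is $0$. If $c$ accepts $s$ it is $2\|\Phi(u)\|_2$ for the unitary $u=a_cb_s$, and $\|\Phi(u)\|_2^2=\tau(\Phi(u^*u))=\tau(\Phi(1))=\gamma^2$, the last equality because $\Phi(1)$ is a projection.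
\end{proof}

So coordinate $k$ makes a guess as to whether $c$ accepts $s$, namely ``yes'' if $\psi_k^c(F(s))>\gamma$, and for each $s$ the guess is right for $\omega$-most $k$.

\begin{example}\label{ex:canonical}
Let $\mathcal W=\iota_*\omega$, $M_k=N$, and let $\Phi$ be the embedding of Lemma~\ref{lem:reindex}, so $\gamma=1$. Take $F(s)_k=b_{s|d(\iota(k))}$ and $A^c_k=a_{c_{\iota(k)}}$, with $c$ as in Example~\ref{ex:digit}. By \eqref{eq:pauli}, $\psi^c_k(F(s))=2s(\kappa(\iota(k)))$ whenever $\kappa(\iota(k))<d(\iota(k))$. Coordinate $k$ guesses by looking at the single digit $\kappa(\iota(k))$ of $s$, and $k\mapsto\kappa(\iota(k))$ is the map that witnesses $\kappa_*\mathcal W\le_{RK}\omega$.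
\end{example}

The next section shows that for selective $\omega$ every Borel way of guessing leads back to such a map.

\section{The model case: Borel guesses}\label{sec:borel}

The aim of this section is Corollary~\ref{cor:borel}: if $\omega$ is selective and the indicator function of an ultrafilter $\mathcal D\subseteq\mathcal C$ is the pointwise limit along $\omega$ of Borel functions, then $\mathcal D\le_{RK}\omega$. We pass from pointwise limits to integrals (Lemma~\ref{lem:bct}), from integrals to probability measures on $\mathbb N$ (Lemma~\ref{lem:walsh}), and from measures to points (Lemma~\ref{lem:points}).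

\subsection{Bounded convergence along a selective ultrafilter}

\begin{lemma}\label{lem:second}
Let $\omega$ be an ultrafilter on $\mathbb N$ and $F_k$ measurable sets in a probability space $(Y,m)$ with $\lim_{k\to\omega}m(F_k)>0$. Then $\{k:\lim_{l\to\omega}m(F_k\cap F_l)>0\}\in\omega$.
\end{lemma}

\begin{proof}
The functional $f\mapsto\lim_{l\to\omega}\langle f,1_{F_l}\rangle$ on the real Hilbert space $L^2(m)$ is bounded, so it equals $\langle\cdot,h\rangle$ for some $h$. Then $\lim_lm(F_k\cap F_l)=\langle1_{F_k},h\rangle$, and
\[
\lim_{k\to\omega}\langle1_{F_k},h\rangle=\langle h,h\rangle\ge\langle1,h\rangle^2=\Bigl(\lim_{l\to\omega}m(F_l)\Bigr)^2>0.\qedhere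
\]
\end{proof}

Recall that a Borel probability measure $m$ on a compact metrizable space is inner regular: a Borel set $E$ contains compact sets $B$ with $m(E\setminus B)$ arbitrarily small.

\begin{lemma}\label{lem:bct}
Let $\omega$ be selective and $m$ a Borel probability measure on a compact metrizable space $Y$.
\begin{itemize}
\item[(a)] If $E_k\subseteq Y$ are Borel and $\lim_{k\to\omega}m(E_k)>0$, then $\bigcap_{k\in X}E_k\ne\emptyset$ for some $X\in\omega$.
\item[(b)] If $\phi_k\colon Y\to[0,1]$ are Borel and $\lim_{k\to\omega}\phi_k(y)=0$ for every $y\in Y$, then $\lim_{k\to\omega}\int\phi_k\,dm=0$.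
\end{itemize}
\end{lemma}

\begin{proof}
(a) We want a decreasing sequence of nonempty compact sets, the $n$-th inside $E_{k_0}\cap\dots\cap E_{k_{n-1}}$. The property that can be maintained is that the current set meets most of the $E_l$ in substantial measure. By recursion on the length of a finite increasing sequence $\sigma$ we declare certain $\sigma$ \emph{legal} and define for them a compact $B_\sigma$ with $\lim_{l\to\omega}m(B_\sigma\cap E_l)>0$. The empty sequence is legal, with $B_\emptyset=Y$. For legal $\sigma$, Lemma~\ref{lem:second} with $F_k=B_\sigma\cap E_k$ gives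
\[
G_\sigma=\{k:\textstyle\lim_{l\to\omega}m(B_\sigma\cap E_k\cap E_l)>0\}\in\omega .
\]
The extension $\sigma k$ of $\sigma$ by $k$ is legal if $k\in G_\sigma$. In this case let $\delta$ be the limit in the definition of $G_\sigma$ and choose a compact $B_{\sigma k}\subseteq B_\sigma\cap E_k$ that misses measure less than $\delta/2$ of this set; then $\lim_lm(B_{\sigma k}\cap E_l)\ge\delta/2$. Put $G_\sigma=\mathbb N$ for the other $\sigma$, and take $X=\{k_0<k_1<\cdots\}$ from Lemma~\ref{lem:selective}(a). By induction all initial segments $(k_0,\dots,k_n)$ are legal. The sets $B_{(k_0,\dots,k_n)}\subseteq E_{k_n}$ are compact, nonempty and decreasing, and a common point lies in $\bigcap_{k\in X}E_k$.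

(b) Suppose $\ell=\lim\int\phi_k\,dm>0$, and let $E_k=\{\phi_k\ge\ell/2\}$. Then $\int\phi_k\,dm\le\ell/2+m(E_k)$, so $\lim m(E_k)\ge\ell/2$. By (a) there is $y$ with $\phi_k(y)\ge\ell/2$ for $\omega$-most $k$, contrary to the hypothesis.
\end{proof}

\begin{example}\label{ex:nobct}
Lemma~\ref{lem:bct} fails for some free ultrafilters. Let $J$ be the countably infinite set of clopen subsets of $\mathcal C$ of fair coin measure at least $1/2$, and $J_s=\{C\in J:s\notin C\}$ for $s\in\mathcal C$. Finitely many points are missed by some $C\in J$, so the sets $J_s$ lie in an ultrafilter on $J$. It is free, since $C\notin J_s$ for $s\in C$. Along it the functions $1_C$ tend to $0$ at every point, while $\int1_C\ge1/2$.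
\end{example}

\subsection{From measures to points}

A map $\iota$ with $\iota_*\omega=\mathcal D$ is the same as a sequence of point masses $\mu_k=\delta_{\iota(k)}$ with $\lim_{k\to\omega}\mu_k(S)=1_{\mathcal D}(S)$ for all $S$. The next lemma allows arbitrary probability measures. If the $\mu_k$ were spread out, one would like to take half of the mass of each $\mu_k$ and obtain a set $S$ whose limit is neither $0$ nor $1$. These halves may interfere with each other; selectivity provides a member of $\omega$ on which the $\mu_k$ live on essentially disjoint intervals.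

\begin{lemma}\label{lem:points}
Let $\omega$ be selective, $\mathcal D$ a free ultrafilter on $\mathbb N$, and $\mu_k$ probability measures on $\mathbb N$ with $\lim_{k\to\omega}\mu_k(S)=1_{\mathcal D}(S)$ for all $S\subseteq\mathbb N$. Then $\mathcal D\le_{RK}\omega$.
\end{lemma}

\begin{proof}
Choose $L_0<L_1<\cdots$ with $\mu_k((L_m,\infty))\le\frac1{m+1}$ for all $k\le m$. Since $\mathcal D$ is free, $\lim_k\mu_k([0,L_m])=0$, so $H_m=\{k:\mu_k([0,L_m])\le\frac1{m+1}\}\in\omega$. Lemma~\ref{lem:selective}(a), with $G_\sigma=H_m$ for $m$ the last entry of $\sigma$ and $G_\emptyset=\mathbb N$, gives $X=\{k_0<k_1<\cdots\}\in\omega$ with $k_n\in H_{k_{n-1}}$ for $n\ge1$. Let $J_0=[0,L_{k_0}]$ and $J_n=(L_{k_{n-1}},L_{k_n}]$. These intervals of integers are disjoint, finite and nonempty, and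
\[
\mu_{k_n}(J_n)\ge1-\tfrac1{k_{n-1}+1}-\tfrac1{k_n+1}\longrightarrow1 .
\]
Let $\iota(k_n)$ be a point of $J_n$ of maximal $\mu_{k_n}$-mass, let $\iota$ be arbitrary off $X$, and put $\alpha=\lim_{k\to\omega}\mu_k(\{\iota(k)\})$.

We claim that $\alpha=1$. Otherwise let $\alpha'=\max(\frac23,\frac{1+\alpha}2)<1$. The set $X'$ of those $k_n$ with $\mu_{k_n}(\{\iota(k_n)\})\le\alpha'$ and $\mu_{k_n}(J_n)\ge\frac23$ is in $\omega$. For $k_n\in X'$ choose $A_n\subseteq J_n$ with $\frac13\le\mu_{k_n}(A_n)\le\alpha'$, as follows. If $\iota(k_n)$ has mass at least $\frac13$, take $A_n=\{\iota(k_n)\}$. If not, all points of $J_n$ have mass below $\frac13$; add them one at a time until the total first reaches $\frac13$, at which moment it is below $\frac23$. Let $A$ be the union of these $A_n$. Since $A\cap J_n=A_n$, we get $\frac13\le\mu_{k_n}(A)\le\alpha'+\mu_{k_n}(\mathbb N\setminus J_n)$ for $k_n\in X'$, and so $\frac13\le\lim_k\mu_k(A)\le\alpha'<1$. This contradicts the hypothesis.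

Now let $S\in\mathcal D$. For $\omega$-most $k$ we have $\mu_k(S)+\mu_k(\{\iota(k)\})>1$, which forces $\iota(k)\in S$. Hence $\mathcal D\subseteq\iota_*\omega$, and two ultrafilters of which one contains the other are equal.
\end{proof}

\subsection{Walsh coefficients}

For $S\subseteq\mathbb N$ let $2^S$ be the space of subsets of $S$, with the fair coin measure $m$. The map $s\mapsto(s\cap S,s\setminus S)$ identifies $\mathcal C$ with $2^S\times2^{\mathbb N\setminus S}$ and $m$ with the product measure. For finite $T\subseteq S$ the \emph{Walsh function} is $\chi_T(x)=(-1)^{|x\cap T|}$. The $\chi_T$ form an orthonormal basis of $L^2(2^S,m)$: they are orthonormal by independence of the digits, and they span all functions of finitely many digits. For a Borel $\eta\colon\mathcal C\to[0,1]$ put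
\[
\widehat\eta(T)=\int_{\mathcal C}\eta\,\chi_T\,dm,\qquad \eta^S(x)=\int_{2^{\mathbb N\setminus S}}\eta(x\cup y)\,dm(y)\quad(x\in2^S).
\]
By Fubini's theorem $\eta^S$ is Borel, and $\int_{2^S}\eta^S\chi_T\,dm=\widehat\eta(T)$ for finite $T\subseteq S$. The numbers $\widehat\eta(T)^2$, $T\neq\emptyset$, measure which digits $\eta$ depends on. If $\rho=\sum_{T\ne\emptyset}\widehat\eta(T)^2>0$, we turn them into a probability measure on $\mathbb N$ by moving the weight of $T$ to one of its points:
\begin{equation}\label{eq:mu}
\mu_\eta(\{n\})=\rho^{-1}\sum_{\min T=n}\widehat\eta(T)^2 .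
\end{equation}

\begin{example}\label{ex:majority}
For the guess $\eta(s)=s(n)$ of Example~\ref{ex:canonical} we have $\eta=\frac12-\frac12\chi_{\{n\}}$, so $\rho=\frac14$ and $\mu_\eta=\delta_n$: the measure recovers the digit. For $a<b<c$ let $\eta(s)$ be the majority value among $s(a),s(b),s(c)$. Evaluating on the eight possible triples confirms
\[
\eta=\tfrac12-\tfrac14\bigl(\chi_{\{a\}}+\chi_{\{b\}}+\chi_{\{c\}}\bigr)+\tfrac14\chi_{\{a,b,c\}},
\]
so $\rho=\frac14$ again, and $\mu_\eta=\frac12\delta_a+\frac14\delta_b+\frac14\delta_c$. Let $\eta_k$ be the majority function of the triple $3k,3k+1,3k+2$. The family $\{s:\lim_{k\to\omega}\eta_k(s)=1\}$ is closed under supersets and contains exactly one of $s$ and $\mathbb N\setminus s$. It is not an ultrafilter: it contains $\{n:n\not\equiv0\bmod3\}$ and $\{n:n\not\equiv2\bmod3\}$, but not their intersection. So closure under intersections has to enter the proof. It enters as follows: if $S\in\mathcal D$, then membership of $s$ in $\mathcal D$ depends only on $s\cap S$, so functions that approximate $1_{\mathcal D}$ should have almost all their Walsh weight on subsets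 of $S$, and this for every $S\in\mathcal D$.
\end{example}

The hypothesis of the next lemma is phrased in terms of the averages $\eta_k^S$ because this is the form in which it will be available in Section~\ref{sec:cubes}.

\begin{lemma}\label{lem:walsh}
Let $\omega$ be selective, $\mathcal D$ a free ultrafilter on $\mathbb N$, and $\eta_k\colon\mathcal C\to[0,1]$ Borel. Suppose that
\begin{equation}\label{eq:avg}
\lim_{k\to\omega}\eta_k^S(x)=1_{\mathcal D}(x)\quad\text{for every }S\in\mathcal D\text{ with }\mathbb N\setminus S\text{ infinite and every }x\subseteq S.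
\end{equation}
Then $\mathcal D\le_{RK}\omega$.
\end{lemma}

\begin{proof}
Call $S\in\mathcal D$ \emph{small} if $\mathbb N\setminus S$ is infinite. Every member of $\mathcal D$ is infinite, and of two infinite halves of it one is in $\mathcal D$; so every member of $\mathcal D$ contains a small one. Fix a small $S$ and write $v_k=\eta_k^S$.

By \eqref{eq:avg}, $v_k(x)(1-v_k(x))\to0$ along $\omega$ for each $x\in2^S$. Also, exactly one of $x$ and $S\setminus x$ is in $\mathcal D$, so $|v_k(x)+v_k(S\setminus x)-1|\to0$ along $\omega$. Both functions take values in $[0,1]$. The map $x\mapsto S\setminus x$ preserves $m$, so Lemma~\ref{lem:bct}(b) gives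
\begin{equation}\label{eq:moments}
\lim_{k\to\omega}\int v_k(1-v_k)\,dm=0,\qquad\lim_{k\to\omega}\int v_k\,dm=\tfrac12,\qquad\lim_{k\to\omega}\int v_k^2\,dm=\tfrac12 .
\end{equation}
Parseval's identity on $2^S$ reads $\sum_{T\subseteq S}\widehat\eta_k(T)^2=\int v_k^2\,dm$, and on $\mathcal C$ it gives $\sum_T\widehat\eta_k(T)^2=\int\eta_k^2\,dm\le\int\eta_k\,dm=\int v_k\,dm$. Together with $\widehat\eta_k(\emptyset)=\int v_k\,dm$ we obtain
\[
\sum_{T\not\subseteq S}\widehat\eta_k(T)^2\le\int v_k(1-v_k)\,dm,\qquad\rho_k:=\sum_{T\ne\emptyset}\widehat\eta_k(T)^2\ge\int v_k^2\,dm-\Bigl(\int v_k\,dm\Bigr)^2 .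
\]
By \eqref{eq:moments} the first sum tends to $0$ along $\omega$, and $\lim_k\rho_k\ge\frac12-\frac14=\frac14$. Let $\mu_k=\mu_{\eta_k}$ as in \eqref{eq:mu} if $\rho_k>0$, and $\mu_k=\delta_0$ otherwise; these measures do not depend on $S$. If $\min T\notin S$ then $T\not\subseteq S$, so $\mu_k(\mathbb N\setminus S)\le\rho_k^{-1}\sum_{T\not\subseteq S}\widehat\eta_k(T)^2$ when $\rho_k>0$, and $\lim_k\mu_k(S)=1$.

This holds for all small $S$, hence for all $S\in\mathcal D$. For $S\notin\mathcal D$ we have $\mathbb N\setminus S\in\mathcal D$, so $\lim_k\mu_k(S)=0$. Lemma~\ref{lem:points} applies.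
\end{proof}

\begin{corollary}\label{cor:borel}
Let $\omega$ be selective, $\mathcal D$ an ultrafilter on $\mathbb N$, and $\eta_k\colon\mathcal C\to[0,1]$ Borel with $\lim_{k\to\omega}\eta_k(s)=1_{\mathcal D}(s)$ for every $s\in\mathcal C$. Then $\mathcal D\le_{RK}\omega$.
\end{corollary}

\begin{proof}
We may assume that $\mathcal D$ is free. Let $x\subseteq S\in\mathcal D$. For $y\subseteq\mathbb N\setminus S$ we have $x\cup y\in\mathcal D$ if and only if $x=(x\cup y)\cap S\in\mathcal D$. So $\phi_k(y)=|\eta_k(x\cup y)-1_{\mathcal D}(x)|$ tends to $0$ along $\omega$ for each $y$, and Lemma~\ref{lem:bct}(b) gives \eqref{eq:avg}.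
\end{proof}

This proves the model case of Theorem~\ref{thm:main}. Let $\omega$ be selective and suppose that in the setting of Section~\ref{sec:coding} the lifting $F\colon\mathcal C\to Z$ can be chosen Borel. For $\kappa$ and $c$ as in Example~\ref{ex:digit} let $\eta_k(s)=1$ if $\psi_k^c(F(s))>\gamma$ and $\eta_k(s)=0$ otherwise. The $\eta_k$ are Borel, and $\lim_k\eta_k(s)=1_{\kappa_*\mathcal W}(s)$ by Lemma~\ref{lem:coding}. So $\kappa_*\mathcal W\le_{RK}\omega$ by Corollary~\ref{cor:borel}, and the conclusion of Theorem~\ref{thm:main} holds with $K(r)=\max(r-1,0)$.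

\section{Perfect cubes}\label{sec:cubes}

\subsection{The covering property axiom}

A \emph{Cantor set} is a space homeomorphic to $\mathcal C$. Nonempty clopen subsets and countable products of Cantor sets are Cantor sets, and so is the image of a Cantor set under a continuous injection into a metrizable space. A \emph{perfect cube} is a set $P=\prod_jP_j\subseteq\mathcal C^{\mathbb N}$ with every $P_j\subseteq\mathcal C$ a Cantor set, and a \emph{subcube} of $P$ is a perfect cube contained in $P$. A family $\mathcal E$ of Cantor subsets of a Polish space $\mathbb X$ is \emph{cube-dense} if for every continuous injection $f$ of a perfect cube $P$ into $\mathbb X$ there is a subcube $P'$ of $P$ with $f[P']\in\mathcal E$.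

\begin{quote}
$\mathrm{CPA}_{\mathrm{cube}}$: \ $\mathfrak c=\aleph_2$, and for every Polish space $\mathbb X$ and every cube-dense family $\mathcal E$ of Cantor subsets of $\mathbb X$ there is $\mathcal E_0\subseteq\mathcal E$ with $|\mathcal E_0|\le\aleph_1$ and $|\mathbb X\setminus\bigcup\mathcal E_0|\le\aleph_1$.
\end{quote}

We use two published facts about the \emph{iterated perfect set model}, the forcing extension of a model of the Continuum Hypothesis, such as $L$, by the countable support iteration of length $\aleph_2$ of Sacks forcing.
\begin{itemize}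
\item[(F1)] $\mathrm{CPA}_{\mathrm{cube}}$ holds in this model \cite{CP1,CP2}.
\item[(F2)] Selective ultrafilters of the ground model, which exist by the Continuum Hypothesis, generate selective ultrafilters in this model \cite{BL}.
\end{itemize}
No forcing appears in the arguments below.

The axiom will be applied to the graph $\Gamma=\{(s,F(s)):s\in\mathcal C\}\subseteq\mathcal C\times Z$ of a lifting, a set of size $\aleph_2$. If each member of a family $\mathcal E$ contains at most one point of $\Gamma$, then $\aleph_1$ members of $\mathcal E$ cannot cover all but $\aleph_1$ points of $\Gamma$, so $\mathcal E$ is not cube-dense. We let $\mathcal E$ consist of the Cantor sets that visibly cannot be pieces of $\Gamma$, and we have to find, for any continuous injection $f=(f_1,f_2)$ of a cube into $\mathcal C\times Z$, a subcube whose image is of this kind. The continuous map $f_2$ takes the place of the Borel lifting. Two difficulties arise. First, $f_1$ is not the identity map of $\mathcal C$, so we cannot choose $s$ freely; Lemma~\ref{lem:determine} shows that on a subcube $f_1(g)$ determines a whole coordinate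 of $g$, and that coordinate is free. Second, a single point at which the guesses are wrong is no longer a contradiction; we need a subcube of such points, and Lemma~\ref{lem:cube} strengthens Lemma~\ref{lem:bct}(a) accordingly.

\subsection{Fusion}

Both lemmas build a cube by refining more and more coordinates into more and more pieces. Let
\[
\Sigma(n,j)=\{0,1\}^{\max(n-j,0)} .
\]
At level $n$, coordinate $j$ has $2^{n-j}$ pieces if $j<n$ and one piece, indexed by the empty word, if $j\ge n$. In passing from level $n$ to level $n+1$ exactly the pieces in coordinates $j\le n$ are split in two. We use the following fact.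

\begin{quote}
(Fusion) Fix $j$. Let $C^n_t$ ($n>j$, $t\in\Sigma(n,j)$) be nonempty compact subsets of a metric space, such that $C^{n+1}_{t'}\subseteq C^n_t$ when $t'$ extends $t$, $C^n_t\cap C^n_{t'}=\emptyset$ for $t\ne t'$, and $\max_t\operatorname{diam}C^n_t\to0$. Then $\bigcap_n\bigcup_tC^n_t$ is a Cantor set.
\end{quote}
Indeed, sending $u\in\mathcal C$ to the unique point of $\bigcap_nC^n_{u|(n-j)}$ is a continuous injection onto this set.

\subsection{A continuous map determines a coordinate}

The map $h(g)=g_0+g_1$ (digitwise sum modulo $2$) on $\mathcal C^{\mathbb N}$ determines neither $g_0$ nor $g_1$. It determines both on the subcube where $g_0$ vanishes at odd places and $g_1$ at even places. The same happens, for at least one coordinate, whenever the trivial obstruction is absent.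

\begin{lemma}\label{lem:determine}
Let $h\colon\mathcal C^{\mathbb N}\to\mathcal C$ be continuous and not constant on any perfect cube. Then there are $j_*\in\mathbb N$ and a perfect cube $P$ such that for $g,g'\in P$, $h(g)=h(g')$ implies $g_{j_*}=g'_{j_*}$.
\end{lemma}

\begin{proof}
A \emph{system of level $n$} is a family of Cantor sets $C_{j,t}\subseteq\mathcal C$ ($j\in\mathbb N$, $t\in\Sigma(n,j)$) with $C_{j,t}\cap C_{j,t'}=\emptyset$ for $t\ne t'$. A \emph{choice} is an element $\varphi$ of the finite set $\prod_j\Sigma(n,j)$; it gives the perfect cube $C_\varphi=\prod_jC_{j,\varphi(j)}$, and these cubes partition $\prod_j\bigcup_tC_{j,t}$. To \emph{shrink} a system is to replace its sets by Cantor subsets. To \emph{split} it is to choose, for $j\le n$, two disjoint nonempty clopen subsets $C_{j,t0},C_{j,t1}$ of $C_{j,t}$ of diameter at most $2^{-n}$, keeping the sets with $j>n$; the result has level $n+1$. Start from a perfect cube, viewed as a system of level $0$, and alternately shrink and split. If $(C^n_{j,t})$ denotes the system of level $n$ after shrinking, then by (Fusion) the sets $P_j=\bigcap_n\bigcup_tC^n_{j,t}$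 define a perfect cube $P=\prod_jP_j$, contained in $\bigcup_\varphi C^n_\varphi$ for every $n$.

Call $h$ \emph{$j$-invariant} on a product set if it takes equal values at any two points of the set that differ only in coordinate $j$. This property passes to smaller product sets.

\emph{Step 1: there are $j_*$ and a perfect cube $P^0$ such that $h$ is $j_*$-invariant on no subcube of $P^0$.} Suppose not; then for every $j$, every perfect cube has a subcube on which $h$ is $j$-invariant. Start from $\mathcal C^{\mathbb N}$. At level $n$ go through the choices $\varphi$ one by one, and shrink the sets $C_{j,\varphi(j)}$ ($j\in\mathbb N$) so that $h$ becomes $n$-invariant on $C_\varphi$. Later shrinking preserves this, so $h$ is $n$-invariant on every $C^n_\varphi$. Two points of $P$ that differ only in coordinate $n$ lie in the same $C^n_\varphi$, because at level $n$ coordinate $n$ has only one piece. So $h$ is $n$-invariant on $P$ for every $n$. Given $g,g'\in P$, change the coordinates of $g$ into those of $g'$ one at a time; the value of $h$ never changes and the points converge to $g'$. By continuity $h(g)=h(g')$,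 so $h$ is constant on $P$, contrary to the hypothesis.

\emph{Step 2: separation.} Start from $P^0$. At level $n$ we shrink so that
\begin{equation}\label{eq:separate}
h[C^n_\varphi]\cap h[C^n_{\varphi'}]=\emptyset\quad\text{whenever }\varphi(j_*)\ne\varphi'(j_*).
\end{equation}
The condition for a pair $\varphi,\varphi'$ survives further shrinking, so we may treat the finitely many pairs one by one. Since $C_\varphi$ is a subcube of $P^0$, there are $g,\tilde g\in C_\varphi$ that differ only in coordinate $j_*$ and satisfy $h(g)\ne h(\tilde g)$. Pick $g'\in C_{\varphi'}$ with $g'_j=g_j=\tilde g_j$ for all $j$ with $\varphi'(j)=\varphi(j)$; these $j$ differ from $j_*$. The value $h(g')$ differs from one of $h(g),h(\tilde g)$, by symmetry from $h(g)$. Take disjoint neighborhoods $O$ of $h(g)$ and $O'$ of $h(g')$. By continuity there is $L$ such that $h$ maps into $O$ every point that agrees with $g$ in the first $L$ digits of the first $L$ coordinates, and into $O'$ every point that agrees with $g'$ in the same digits. For $j<L$ replace $C_{j,\varphi(j)}$ by its clopen subset of points agreeing with $g_j$ in the first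 $L$ digits, and $C_{j,\varphi'(j)}$ by its clopen subset of points agreeing with $g'_j$ in the first $L$ digits. If $\varphi(j)=\varphi'(j)$, the two instructions coincide because $g_j=g_j'$; otherwise they concern different sets. Now $h[C_\varphi]\subseteq O$ and $h[C_{\varphi'}]\subseteq O'$.

Let $g,g'\in P$ with $g_{j_*}\ne g'_{j_*}$. For large $n$ the pieces in coordinate $j_*$ are too small to contain both points, so $g\in C^n_\varphi$, $g'\in C^n_{\varphi'}$ with $\varphi(j_*)\ne\varphi'(j_*)$, and $h(g)\ne h(g')$ by \eqref{eq:separate}.
\end{proof}

\subsection{Cubes inside sets of positive measure}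

Consider one set $E$ of positive measure in a product $Y_0\times Y_1$ of two probability spaces, and look for a rectangle $\{u,u'\}\times\{v,v'\}\subseteq E$. The tool is \emph{doubling}: if $B\subseteq A\times C$ is measurable in a product of probability spaces $(A,\alpha)$, $(C,\nu)$, with sections $B_a$, then by Fubini's theorem and the Cauchy--Schwarz inequality
\begin{equation}\label{eq:double}
(\alpha\times\nu\times\nu)\{(a,c,c'):(a,c)\in B,\ (a,c')\in B\}=\int\nu(B_a)^2\,d\alpha\ge\bigl((\alpha\times\nu)(B)\bigr)^2 .
\end{equation}
Doubling first $Y_1$ and then $Y_0$ shows that the quadruples $(u,u',v,v')$ with all four corners in $E$ have measure at least $m(E)^4$. If the measures have no atoms, almost all of them satisfy $u\ne u'$ and $v\ne v'$. To obtain a cube we double again and again, following the pattern $\Sigma(n,j)$, and run the proof of Lemma~\ref{lem:bct}(a) in the resulting spaces of arrays. Some hypothesis on atoms is needed: if the measure on $Y_0$ is the point mass at $p$, then $\{p\}\times Y_1$ has full measure and contains no such rectangle.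

\begin{lemma}\label{lem:cube}
Let $\omega$ be selective. Let $Y_j$ $(j\in\mathbb N)$ be Cantor sets with atomless Borel probability measures, $Y=\prod_jY_j$ with the product measure $m$, and $E_k\subseteq Y$ Borel sets with $\lim_{k\to\omega}m(E_k)>0$. Then there are $X\in\omega$ and Cantor sets $P_j\subseteq Y_j$ with $\prod_jP_j\subseteq\bigcap_{k\in X}E_k$.
\end{lemma}

\begin{proof}
\emph{Arrays.} Let $\Omega_n$ be the compact metrizable space of arrays $w=(w_{j,t})$, $j\in\mathbb N$, $t\in\Sigma(n,j)$, $w_{j,t}\in Y_j$, with the product measure $m_n$. Thus $\Omega_0=Y$. For $n\le r$ let $\Lambda(n,r)$ be the set of maps $\lambda$ that assign to each pair $(j,t)$, $t\in\Sigma(n,j)$, a word $\lambda(j,t)\in\Sigma(r,j)$ extending $t$. It is finite, because $\Sigma(r,j)$ has one element for $j\ge r$. Each $\lambda$ selects a subarray by the continuous map $\rho_\lambda\colon\Omega_r\to\Omega_n$, $\rho_\lambda(w)_{j,t}=w_{j,\lambda(j,t)}$. For $B\subseteq\Omega_n$ put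
\[
B^{\uparrow r}=\{w\in\Omega_r:\rho_\lambda(w)\in B\text{ for all }\lambda\in\Lambda(n,r)\}.
\]
For $E\subseteq Y$, an array lies in $E^{\uparrow r}$ if every point of $Y$ obtained by picking one entry in each coordinate lies in $E$. The operation preserves Borel sets, inclusions and intersections, and it has two more properties.

(i) $(B^{\uparrow r})^{\uparrow r'}=B^{\uparrow r'}$ for $B\subseteq\Omega_n$ and $n\le r\le r'$. For $\lambda\in\Lambda(n,r)$ and $\lambda'\in\Lambda(r,r')$ we have $\rho_\lambda\circ\rho_{\lambda'}=\rho_{\lambda''}$ with $\lambda''(j,t)=\lambda'(j,\lambda(j,t))$, and $\lambda''\in\Lambda(n,r')$. Every $\lambda''\in\Lambda(n,r')$ arises in this way: let $\lambda(j,t)$ be the restriction of $\lambda''(j,t)$ to length $\max(r-j,0)$; distinct $t$ give distinct $\lambda(j,t)$, since $\lambda(j,t)$ extends $t$, so we can set $\lambda'(j,\lambda(j,t))=\lambda''(j,t)$ and let $\lambda'$ choose any extension elsewhere.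

(ii) $m_{n+1}(B^{\uparrow n+1})\ge m_n(B)^{e_n}$ for Borel $B\subseteq\Omega_n$, where $e_n=2^{2^{n+1}-1}$. Double, one after the other, the $\sum_{j\le n}2^{n-j}=2^{n+1}-1$ entries $(j,t)$ with $j\le n$, naming the two copies $(j,t0)$ and $(j,t1)$. By induction, after each step the set consists of the arrays that lie in $B$ for every way of picking one copy of each entry doubled so far. At the end the space is $\Omega_{n+1}$ and the set is $B^{\uparrow n+1}$. Each step is an instance of \eqref{eq:double}.

\emph{The recursion.} Fix compatible metrics on the $Y_j$. As in Lemma~\ref{lem:bct} we define legal increasing sequences $\sigma$, and for legal $\sigma$ of length $n$ a compact set $B_\sigma\subseteq\Omega_n$ with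
\begin{equation}\label{eq:inv}
\lim_{l\to\omega}m_n(B_\sigma\cap E_l^{\uparrow n})>0 .
\end{equation}
The empty sequence is legal, with $B_\emptyset=Y$. Let $\sigma$ be legal of length $n$, and $F_k=B_\sigma\cap E_k^{\uparrow n}$. By Lemma~\ref{lem:second}, $G_\sigma=\{k:\lim_lm_n(F_k\cap F_l)>0\}\in\omega$. The extension $\sigma k$ is legal if $k\in G_\sigma$. For such $k$, by (i) and then (ii),
\[
F_k^{\uparrow n+1}\cap E_l^{\uparrow n+1}=(F_k\cap E_l^{\uparrow n})^{\uparrow n+1}=(F_k\cap F_l)^{\uparrow n+1},\qquad\delta:=\lim_{l\to\omega}m_{n+1}\bigl(F_k^{\uparrow n+1}\cap E_l^{\uparrow n+1}\bigr)>0 .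
\]
Next we localize the entries in small disjoint sets. Partition each $Y_j$, $j\le n$, into finitely many clopen cells of diameter below $2^{-n}$. A \emph{box} is a set $\{w\in\Omega_{n+1}:w_{j,t}\in N_{j,t}\text{ for }j\le n,\ t\in\Sigma(n+1,j)\}$ with cells $N_{j,t}\subseteq Y_j$; the finitely many boxes partition $\Omega_{n+1}$. A box is \emph{separated} if $N_{j,t}\neq N_{j,t'}$ for $t\ne t'$. For a fixed triple $(j,t,t')$ with $t\neq t'$, the measure of the set where $w_{j,t}$ and $w_{j,t'}$ share a cell is the sum of the squares of the cell measures, so at most the largest cell measure in $Y_j$. This tends to $0$ with the mesh: cells of measure at least $\varepsilon$ and diameter tending to $0$ would accumulate at a point all of whose neighborhoods have measure at least $\varepsilon$, an atom. Take the partitions so fine that the non-separated boxes have total measure below $\delta/2$. Since limits along $\omega$ are additive, some separated box $N$ satisfies $\delta':=\lim_lm_{n+1}(F_k^{\uparrow n+1}\cap N\cap E_l^{\uparrow n+1})>0$. Choose a compact $B_{\sigma k}\subseteq F_k^{\uparrow n+1}\cap N$ that misses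 measure less than $\delta'/2$ of this set. Then \eqref{eq:inv} holds for $\sigma k$, with limit at least $\delta'/2$.

Put $G_\sigma=\mathbb N$ for non-legal $\sigma$ and take $X=\{k_0<k_1<\cdots\}\in\omega$ from Lemma~\ref{lem:selective}(a). All initial segments are legal. Write $B_n=B_{(k_0,\dots,k_{n-1})}$, and let $N^{n+1}_{j,t}$ ($j\le n$, $t\in\Sigma(n+1,j)$) be the cells of the box chosen for $B_{n+1}$. The sets $B_n$ are nonempty by \eqref{eq:inv}. From $B_{n+1}\subseteq(B_n\cap E_{k_n}^{\uparrow n})^{\uparrow n+1}$ and (i) we get
\begin{equation}\label{eq:nest}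
B_{n+1}\subseteq E_{k_n}^{\uparrow n+1},\qquad B_r\subseteq B_n^{\uparrow r}\quad(n\le r),
\end{equation}
the second inclusion by induction on $r$.

\emph{The cube.} For $n>j$ and $t\in\Sigma(n,j)$ let $Q^n_{j,t}=\bigcap_{j<r\le n}N^r_{j,t|(r-j)}$, a clopen subset of $Y_j$. We claim that
\begin{equation}\label{eq:entry}
w_{j,t}\in Q^n_{j,t}\quad\text{for all }w\in B_n .
\end{equation}
For $j<r\le n$ choose $\lambda\in\Lambda(r,n)$ with $\lambda(j,t|(r-j))=t$. By \eqref{eq:nest}, $\rho_\lambda(w)\in B_r$, and $B_r$ lies in the box with cells $N^r$, so $w_{j,t}=\rho_\lambda(w)_{j,t|(r-j)}\in N^r_{j,t|(r-j)}$. Thus the $Q^n_{j,t}$ are nonempty. They are nested by definition, disjoint for $t\ne t'$ because the box at level $n$ is separated, and of diameter below $2^{-(n-1)}$. By (Fusion), $P_j=\bigcap_{n>j}\bigcup_tQ^n_{j,t}$ is a Cantor set.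

Let $g\in\prod_jP_j$ and fix $n$; we show $g\in E_{k_n}$. For $r>j$ let $t_r(j)\in\Sigma(r,j)$ be the word with $g_j\in Q^r_{j,t_r(j)}$, and let $t_r(j)$ be empty for $r\le j$. By nestedness and disjointness, $t_{r'}(j)$ extends $t_r(j)$ for $r'\ge r$. For $r>n$ pick $w^r\in B_r$ and $\lambda_r\in\Lambda(n+1,r)$ with $\lambda_r(j,t_{n+1}(j))=t_r(j)$ for all $j$. Then $b^r=\rho_{\lambda_r}(w^r)\in B_{n+1}$ by \eqref{eq:nest}, so a subsequence of $(b^r)$ converges to some $b\in B_{n+1}$. For $r>\max(j,n)$, both $g_j$ and $b^r_{j,t_{n+1}(j)}=w^r_{j,t_r(j)}$ lie in $Q^r_{j,t_r(j)}$, by \eqref{eq:entry}. The diameters tend to $0$, so $b_{j,t_{n+1}(j)}=g_j$ for all $j$. Thus $g$ is obtained from $b$ by picking one entry in each coordinate, and $b\in E_{k_n}^{\uparrow n+1}$ gives $g\in E_{k_n}$.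
\end{proof}

\subsection{Guesses that are wrong on a cube}

We can now state the version of Corollary~\ref{cor:borel} that is suited to cubes. Borel functions of $g\in\mathcal C^{\mathbb N}$ try to guess whether $g_0\in\mathcal D$; the other coordinates are available to them as auxiliary data. Unless $\mathcal D\le_{RK}\omega$, they fail uniformly on a whole cube.

\begin{proposition}\label{prop:wrong}
Let $\omega$ be selective, $\mathcal D$ an ultrafilter on $\mathbb N$ with $\mathcal D\not\le_{RK}\omega$, and $\zeta_k\colon\mathcal C^{\mathbb N}\to\{0,1\}$ Borel. Then there are a perfect cube $P$ and $X\in\omega$ such that one of the following holds: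
\begin{itemize}
\item[(a)] $g_0\in\mathcal D$ and $\zeta_k(g)=0$ for all $g\in P$ and $k\in X$;
\item[(b)] $g_0\notin\mathcal D$ and $\zeta_k(g)=1$ for all $g\in P$ and $k\in X$.
\end{itemize}
\end{proposition}

\begin{proof}
The ultrafilter $\mathcal D$ is free, since principal ultrafilters lie below $\omega$. Let $\eta_k(g_0)$ be the integral of $\zeta_k(g_0,g_1,g_2,\dots)$ over $(g_1,g_2,\dots)$ with respect to the product of fair coin measures; $\eta_k\colon\mathcal C\to[0,1]$ is Borel by Fubini's theorem. By Lemma~\ref{lem:walsh}, condition \eqref{eq:avg} fails: there are $S\in\mathcal D$ with infinite complement and $x\subseteq S$ with $\lim_k\eta_k^S(x)\ne1_{\mathcal D}(x)$. Let $Y_0=2^{\mathbb N\setminus S}$ and $Y_j=\mathcal C$ for $j\ge1$, with fair coin measures; $Y_0$ is a Cantor set with an atomless measure because $\mathbb N\setminus S$ is infinite. Let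
\[
E_k=\{(y,g_1,g_2,\dots)\in Y:\zeta_k(x\cup y,g_1,g_2,\dots)\ne1_{\mathcal D}(x)\}.
\]
Its measure is $1-\eta_k^S(x)$ if $x\in\mathcal D$ and $\eta_k^S(x)$ if $x\notin\mathcal D$; in both cases $\lim_km(E_k)>0$. Take $X$ and $P_j$ from Lemma~\ref{lem:cube}, and let $P=\{x\cup y:y\in P_0\}\times\prod_{j\ge1}P_j$, a perfect cube. For $g\in P$ we have $g_0\cap S=x$, so $g_0\in\mathcal D$ if and only if $x\in\mathcal D$, and $\zeta_k(g)\ne1_{\mathcal D}(x)$ for $k\in X$. This is (a) if $x\in\mathcal D$ and (b) if $x\notin\mathcal D$.
\end{proof}

The restriction to sets $S$ with infinite complement in \eqref{eq:avg} is what makes this work: once $x$ is fixed, the digits outside $S$ leave room for a Cantor set in coordinate $0$ on which membership in $\mathcal D$ is constant.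

\section{Proof of Theorem~\ref{thm:main}}\label{sec:main}

We use the notation of Section~\ref{sec:coding}, with a fixed lifting $F$ and fixed sequences $A^c$. Suppose that the conclusion fails for $d$:
\begin{equation}\label{eq:neg}
\text{for every nondecreasing unbounded }K\text{ there is }\kappa\le K\circ d\text{ with }\kappa_*\mathcal W\not\le_{RK}\omega .
\end{equation}
Let $\mathcal E$ be the family of Cantor subsets $E$ of the Polish space $\mathcal C\times Z$ with one of the following properties.
\begin{itemize}
\item[($\alpha$)] The first coordinate is constant on $E$.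
\item[($\beta_0$)] There are a test $c$ and $X\in\omega$ such that for all $(s,z)\in E$: $c$ accepts $s$, and $\psi^c_k(z)\le\gamma$ for all $k\in X$.
\item[($\beta_1$)] There are a test $c$ and $X\in\omega$ such that for all $(s,z)\in E$: $c$ rejects $s$, and $\psi^c_k(z)>\gamma$ for all $k\in X$.
\end{itemize}
A set of type ($\alpha$) contains at most one point of the graph $\Gamma=\{(s,F(s)):s\in\mathcal C\}$. A set of type ($\beta_0$) or ($\beta_1$) contains none: at a point $(s,F(s))$ we would have $\lim_k\psi_k^c(F(s))\le\gamma<2\gamma$ with $c$ accepting $s$, or $\lim_k\psi^c_k(F(s))\ge\gamma>0$ with $c$ rejecting $s$, contrary to Lemma~\ref{lem:coding}.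

\begin{lemma}\label{lem:dense}
If \eqref{eq:neg} holds, then $\mathcal E$ is cube-dense.
\end{lemma}

\begin{proof}
Let $f=(f_1,f_2)$ be a continuous injection of a perfect cube into $\mathcal C\times Z$. The image of any subcube is a Cantor set. If $f_1$ is constant on a subcube, its image has type ($\alpha$). So assume that $f_1$ is constant on no subcube.

\emph{Reparametrization.} If $P$ is a perfect cube, $e$ a permutation of $\mathbb N$ and $h_j\colon\mathcal C\to P_{e(j)}$ are homeomorphisms, the map $\mathcal C^{\mathbb N}\to P$ that puts $h_j(g_j)$ into coordinate $e(j)$ is a homeomorphism that sends perfect cubes to subcubes of $P$. We may compose $f$ with such maps. First make the domain $\mathcal C^{\mathbb N}$ and apply Lemma~\ref{lem:determine} to $f_1$; then reparametrize the resulting cube with $e(0)=j_*$. So we may assume that $f$ is defined on $\mathcal C^{\mathbb N}$ and that $f_1(g)=f_1(g')$ implies $g_0=g'_0$.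

\emph{A modulus.} In the model case the test read the digit $\kappa(i)$ of $s$. Now it has to read the digit $\kappa(i)$ of $g_0$ while seeing only $d(i)$ digits of $s=f_1(g)$, and this limits the size of $\kappa(i)$. Let $Q=f_1[\mathcal C^{\mathbb N}]$ and define $\pi\colon Q\to\mathcal C$ by $\pi(f_1(g))=g_0$. For each $n$ the sets $\{s\in Q:\pi(s)(n)=\epsilon\}$, $\epsilon=0,1$, are the images under $f_1$ of the compact sets $\{g:g_0(n)=\epsilon\}$, so they are disjoint compact subsets of $\mathcal C$ and have positive distance. Hence there are $l_0<l_1<\cdots$ such that for $s\in Q$ the digit $\pi(s)(n)$ depends only on $s|l_n$. Let $K(r)=\max\{n:l_n\le r\}$ for $r\ge l_0$ and $K(r)=0$ for $r<l_0$. This function is nondecreasing and unbounded. By \eqref{eq:neg} there is $\kappa\le K\circ d$ with $\mathcal D:=\kappa_*\mathcal W\not\le_{RK}\omega$.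

\emph{The test.} If $d(i)\ge l_0$, then $l_{\kappa(i)}\le l_{K(d(i))}\le d(i)$, so we can define $c_i(t)=\pi(s)(\kappa(i))$ for any $s\in Q$ with $s|d(i)=t$, and $c_i(t)=0$ if there is no such $s$. If $d(i)<l_0$ let $c_i=0$. Since $d(i)\ge l_0$ for $\mathcal W$-most $i$, for every $g\in\mathcal C^{\mathbb N}$
\begin{equation}\label{eq:accept}
c\text{ accepts }f_1(g)\iff g_0(\kappa(i))=1\text{ for $\mathcal W$-most }i\iff g_0\in\mathcal D .
\end{equation}

\emph{The subcube.} Let $\zeta_k(g)=1$ if $\psi^c_k(f_2(g))>\gamma$ and $\zeta_k(g)=0$ otherwise; $\zeta_k$ is the indicator function of an open set. Take $P$ and $X$ from Proposition~\ref{prop:wrong}. By \eqref{eq:accept}, $f[P]$ has type ($\beta_0$) in case (a) and type ($\beta_1$) in case (b).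
\end{proof}

By Lemma~\ref{lem:dense} and $\mathrm{CPA}_{\mathrm{cube}}$ there is $\mathcal E_0\subseteq\mathcal E$ with $|\mathcal E_0|\le\aleph_1$ that covers all but at most $\aleph_1$ points of $\mathcal C\times Z$. Each member of $\mathcal E_0$ contains at most one point of $\Gamma$, so $|\Gamma|\le\aleph_1$. But $|\Gamma|=\mathfrak c=\aleph_2$. This contradiction refutes \eqref{eq:neg} and proves Theorem~\ref{thm:main}. \hfill$\square$

\section{Product ultrafilters and the negative answer}\label{sec:products}

Theorem~\ref{thm:main} controls only the maps $\kappa$ below $K\circ d$, where $K$ may grow very slowly. For $\mathcal W=\mathcal U\otimes\mathcal V$ and $d(x,y)=x$ this costs nothing. As noted in Section~\ref{sec:prelim}, $y$ is almost always below any prescribed function of $x$ that tends to infinity, so a number below $K(x)$ can record $y$ together with a coarse version $\theta(x)$ of $x$, and the resulting quotient of $\mathcal W$ is again a product.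

\begin{proof}[Proof of Corollary~\ref{cor:product}]
Let $\mathcal W=\mathcal U\otimes\mathcal V$ on $I=\mathbb N^2$, so $(N^{\mathcal U})^{\mathcal V}\cong N^{\mathcal W}$ by Lemma~\ref{lem:iterate}. Let $d(x,y)=x$; then $\lim_{\mathcal W}d=\infty$ because $\mathcal U$ is free. Suppose that a nonzero $*$-homomorphism exists, and take $K$ from Theorem~\ref{thm:main}. Enumerate $\mathbb N^2$ in order of increasing $\max(u,y)$; this gives a bijection $\beta\colon\mathbb N^2\to\mathbb N$ with $\beta(u,y)\le(j+1)^2-1$ whenever $u,y\le j$. Put
\[
\theta(x)=\bigl\lfloor\sqrt{K(x)+1}\,\bigr\rfloor-1,\qquad\kappa(x,y)=\begin{cases}\beta(\theta(x),y)&\text{if }y\le\theta(x),\\0&\text{otherwise.}\end{cases}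
\]
Then $\kappa(x,y)\le(\theta(x)+1)^2-1\le K(x)$, so $\kappa\le K\circ d$ and $\kappa_*\mathcal W\le_{RK}\omega$. The function $\theta\colon\mathbb N\to\mathbb N$ is nondecreasing and unbounded, hence finite-to-one, so $\theta_*\mathcal U$ is free. Since $y\le\theta(x)$ for $\mathcal W$-most $(x,y)$, for every $E\subseteq\mathbb N$
\[
E\in\kappa_*\mathcal W\iff\bigl\{y:\{x:(\theta(x),y)\in\beta^{-1}(E)\}\in\mathcal U\bigr\}\in\mathcal V\iff\beta^{-1}(E)\in\theta_*\mathcal U\otimes\mathcal V .
\]
If $\kappa_*\mathcal W=\iota_*\omega$, this says $\theta_*\mathcal U\otimes\mathcal V=(\beta^{-1}\circ\iota)_*\omega$, which contradicts Lemma~\ref{lem:selective}(c).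
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:no}]
Under $\mathrm{CPA}_{\mathrm{cube}}$, Corollary~\ref{cor:product} with $N=M_k=R$ shows that for selective $\omega$ and free $\mathcal U,\mathcal V$ there is no nonzero $*$-homomorphism $(R^{\mathcal U})^{\mathcal V}\to R^\omega$, and in particular no embedding. By (F1) and (F2), in the iterated perfect set model over $L$ the axiom $\mathrm{CPA}_{\mathrm{cube}}$ holds, so $\mathfrak c=\aleph_2$, and selective ultrafilters exist.
\end{proof}

\begin{remark}
Each hypothesis of Corollary~\ref{cor:product} is needed. Selectivity of $\omega$ enters through Lemmas~\ref{lem:bct}, \ref{lem:points}, \ref{lem:cube} and~\ref{lem:selective}(c); Remark~\ref{rem:good} shows that it cannot be dropped. Separability of the $M_k$ makes $Z$ Polish; without it, the identity map of $(N^{\mathcal U})^{\omega}$ is a counterexample with $\mathcal V=\omega$ and $M_k=N^{\mathcal U}$. That $N$ is a $\mathrm{II}_1$ factor is used only to find the matrix algebras of Section~\ref{sec:coding}; for $N=\mathbb C$ we have $(N^{\mathcal U})^{\mathcal V}=\mathbb C$, which embeds into every ultraproduct.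 The axiom is used once, in the last paragraph of Section~\ref{sec:main}; under the Continuum Hypothesis selective ultrafilters exist and the conclusion fails by Theorem~\ref{thm:CH}.
\end{remark}

\begin{thebibliography}{9}

\bibitem{BL}
J.~Baumgartner and R.~Laver, \emph{Iterated perfect-set forcing}, Ann. Math. Logic \textbf{17} (1979).

\bibitem{BBHU}
Ben Yaacov, Berenstein, Henson and Usvyatsov, \emph{Model theory for metric structures}, 2008.

\bibitem{CP1}
K.~Ciesielski and J.~Pawlikowski, \emph{Covering property axiom $\mathrm{CPA}_{\mathrm{cube}}$ and its consequences}, Fund. Math. \textbf{176} (2003).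

\bibitem{CP2}
K.~Ciesielski and J.~Pawlikowski, \emph{The Covering Property Axiom, CPA}, Cambridge Tracts in Math. 164, 2004.

\bibitem{FHS}
Farah, Hart and Sherman, \emph{Model theory of operator algebras II}, Israel J. Math. \textbf{201} (2014).

\bibitem{MO}
\emph{Let $\omega$ be a free ultrafilter on the natural numbers and $R$ be the hyperfinite $II1$-factor (the definition of $R$ is recalled in the comments)}, \texttt{http://mathoverflow.net/q/133437}.

\end{thebibliography}
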